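# Total acquisition in graphs of diameter two

## Moving weight around a five-cycle

Take the cycle $C_5$ with vertices $0,1,2,3,4$ in cyclic order, and put weight $1$ on every vertex. We may push the whole weight of a vertex onto a neighbor, provided that the neighbor is at least as heavy before the push. How few vertices can we leave with positive weight?

Push $0\to 1$. Vertex $1$ has weight $2$. Push $2\to 1$, so that vertex $1$ has weight $3$. The remaining positive vertices are $1,3,4$. Push $3\to 4$. Now $1$ has weight $3$, $4$ has weight $2$, and these two are not adjacent, so we are stopped with two survivors.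

Could a cleverer sequence leave one? Then one vertex would carry weight $5$. But a vertex of $C_5$ has only two neighbors, and each push onto it at most doubles its weight, so it never exceeds $4$, provided that a neighbor cannot push twice. Let us make this precise.

**Definition 1.** Let every vertex of a finite graph $G$ have initial weight $1$. A *total acquisition move* transfers all the weight from a vertex $u$ to a neighboring vertex $z$, under the condition that before the move the weight on $z$ is at least the weight on $u$. We say that $u$ *moves to* $z$, or that $z$ *absorbs* $u$. Only positive weights move. The *total acquisition number* $a_t(G)$ is the minimum size of the set of vertices with positive weight after a sequence of such moves.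

Three facts follow at once and will be used constantly. A vertex of weight $0$ can never receive weight again, because the mover would have positive weight and be heavier. Hence each vertex moves at most once. Finally, a vertex of positive weight can always absorb a neighbor of weight $1$, since weights are integers.

**Lemma 2.** At all times the weight on a vertex $x$ is at most $2^{\deg x}$.

*Proof.* Each absorption at most doubles the weight of the receiver, because the mover is no heavier than the receiver. Each of the $\deg x$ neighbors moves at most once. So the weight $1$ is doubled at most $\deg x$ times. $\square$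

**Proposition 3.** $a_t(C_5)=2$.

*Proof.* The moves above give $a_t(C_5)\le 2$. A single survivor would have weight $5$, but Lemma 2 allows at most $2^2=4$. $\square$

## A ten-vertex example, and two statements

We write $N(x)$ for the set of neighbors of $x$, $N[x]=N(x)\cup\{x\}$, and $N(A)=\bigcup_{a\in A}N(a)$. A graph has *diameter* $2$ if the largest distance between two vertices is $2$. What we use is this: any two distinct nonadjacent vertices have a common neighbor. The cycle $C_5$ has diameter $2$. Here are two more examples.

In $K_{a,b}$ with $a,b\ge2$ fix $u$ in the side of size $a$ and $w$ in the side of size $b$. Let $u$ absorb all vertices of the other side except $w$, reaching weight $b$; let $w$ absorb all vertices of the other side except $u$, reaching weight $a$. They are adjacent, so the lighter one moves to the heavier one, and $a_t(K_{a,b})=1$.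

Now take the Petersen graph in the following form. A vertex $v$ has neighbors $a,b,c$. The remaining neighbors of $a$ are $a_1,a_2$, those of $b$ are $b_1,b_2$, those of $c$ are $c_1,c_2$, and these six vertices form a $6$-cycle $a_1b_1c_1a_2b_2c_2$. The diameter is $2$. The vertex $v$ reaches everything in two steps. From $a$ one reaches $v,a_1,a_2$ in one step and $b,c,b_1,c_2,c_1,b_2$ in two. From $a_1$ one reaches $a,b_1,c_2$ in one step and $v,a_2,c_1,b,b_2,c$ in two. Rotating the $6$-cycle by one position, together with $a\to b\to c\to a$, covers the other vertices.

All degrees are $3$, so by Lemma 2 no vertex exceeds weight $8<10$, and there are at least two survivors. Let us collect at $v$. At first $v$ has weight $1$, so the first neighbor it absorbs, say $a$, must have weight $1$, and $a_1,a_2$ are left behind. Now $v$ has weight $2$; $b$ may absorb $b_1$ but not also $b_2$, and $v$ absorbs $b$ and reaches $4$. Then $c$ absorbs $c_1,c_2$, and $v$ absorbs $c$ and reaches $7$. Three vertices $a_1,a_2,b_2$ were left behind.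

We can do better with a detour. Before $c$ collects, move $a_1$ to $c_2$, which is a common neighbor of $a_1$ and $c$. Then $c$ absorbs $c_1$ and has weight $2$, absorbs $c_2$ (of weight $2$) and has weight $4$, and $v$, of weight $4$, absorbs $c$ and reaches $8$. Finally $a_2$ moves to its neighbor $b_2$. The survivors are $v$ and $b_2$, so the acquisition number is $2$. Both features of this example, vertices left behind because $v$ is still light and detours through common neighbors, will come back.

In these graphs very few vertices survive. Does diameter $2$ force this, no matter how many vertices there are? The source of the problem, https://preview.concepedia.online/publication/W2143513910, concerns the following. It is known that an $n$-vertex graph of diameter $2$ satisfies $a_t(G)\le 32\ln n\ln\ln n$. The conjecture is that there is an absolute constant $c$ with $a_t(G)\le c$ for every graph $G$ of diameter $2$. We shall prove that the conjecture is true.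

**Theorem 4.** If $G$ is a finite graph of diameter $2$, then $a_t(G)\le 2^{43}$.

No attempt is made to optimize the constant. By Proposition 3 it cannot be $1$. Nor can diameter $2$ be weakened to diameter $3$:

**Theorem 5.** For every prime power $q$ there is a bipartite graph of diameter $3$ with $n=2^{q+O(\log q)}$ vertices and $a_t\ge q+1=(1-o(1))\log_2 n$.

Most of the talk is the proof of Theorem 4; Theorem 5 comes at the end.

## Sweeping through a vertex of maximum degree

From here until the end of the proof of Theorem 4, $G$ has diameter $2$, $v$ is a vertex of maximum degree $d$, and $R=V\setminus N[v]$. If $R=\emptyset$, then $v$ absorbs every other vertex and $a_t(G)=1$. So let $R\neq\emptyset$. Every $x\in R$ has a neighbor in $N(v)$, and each of the $d$ vertices of $N(v)$ has at most $d-1$ neighbors besides $v$. Hence $|R|\le d(d-1)$. Put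
$$\beta=|R|/d,\qquad\text{so that } \beta<d. \tag{1}$$

The first thing to try is to let the vertices of $N(v)$ collect $R$ and then let $v$ collect $N(v)$. If the neighbors collect everything at once, they may all be heavy while $v$ has weight $1$, and nothing can move. So $v$ should absorb its neighbors one at a time and grow. When a neighbor $y$ is about to be absorbed, the only vertices of $R$ that urgently need $y$ are those with no other neighbor still waiting. It is natural to take next the $y$ with the fewest of these. We shall later apply this to parts of $N(v)$ and $R$, so we define it in that generality.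

**Definition 6 (sweep).** Let $Y\subseteq N(v)$ and $Z\subseteq R$ be such that $\emptyset\ne N(x)\cap N(v)\subseteq Y$ for all $x\in Z$, and let $m=|Y|$. The *sweep* of $(Y,Z)$ orders $Y$ as $y_1,\dots,y_m$: when $y_1,\dots,y_{j-1}$ are chosen, put for each remaining $y$
$$P_j(y)=\{x\in Z: N(x)\cap(Y\setminus\{y_1,\dots,y_{j-1}\})=\{y\}\},$$
let $y_j$ be a remaining vertex that minimizes $|P_j(y)|$, and put $b_j=|P_j(y_j)|$. Define further
$$w_1=1,\qquad \ell_j=\min(b_j,w_j-1),\qquad w_{j+1}=w_j+\ell_j+1,$$
and fix $L_j\subseteq P_j(y_j)$ with $|L_j|=\ell_j$. Step $j$ is *stuck* if $b_j\ge w_j$. The vertices of $P_j(y_j)\setminus L_j$ are *stranded* by step $j$.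

In the Petersen graph with $Y=\{a,b,c\}$ and $Z=R$, every $x\in R$ has exactly one neighbor in $Y$, so $b_1=b_2=b_3=2$. With the order $a,b,c$ we get $w_1=1$, $w_2=2$, $w_3=4$, $w_4=7$. Steps $1$ and $2$ are stuck and strand $2$ and $1$ vertices; step $3$ is not stuck. This is the first computation we did there.

**Lemma 7.** In every sweep of $(Y,Z)$ the following hold.

1. The sets $P_j(y_j)$, $1\le j\le m$, partition $Z$. Moreover $b_j(m-j+1)\le |Z|$ and $b_j\le d-1$.
2. $w_j\ge j$. If step $j$ is stuck, then $w_{j+1}=2w_j$. At the $r$-th stuck step, $w_j\ge 2^{r-1}$.
3. If $v$ has weight $1$, and all vertices of $Y\cup Z$ still have weight $1$, it is legal that for $j=1,2,\dots$ in turn $y_j$ absorbs $L_j$ and then $v$ absorbs $y_j$. Before step $j$ the weight of $v$ is $w_j$.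
4. Step $j$ strands $b_j-w_j+1$ vertices if it is stuck, and none otherwise.

*Proof.* For part 1, $x\in Z$ lies in $P_j(y_j)$ exactly when $y_j$ is the last neighbor of $x$ in the order; every $x\in Z$ has exactly one last neighbor. At step $j$ there are $m-j+1$ remaining vertices $y$; their sets $P_j(y)$ are disjoint, and each has size at least $b_j$ by the choice of $y_j$. Finally $P_j(y_j)\subseteq N(y_j)\setminus\{v\}$, which has at most $d-1$ elements.

For part 2, $w$ increases by at least $1$ per step. At a stuck step $\ell_j=w_j-1$, so $w_{j+1}=2w_j$. Since $w$ never decreases, the $r-1$ earlier stuck steps give $w_j\ge 2^{r-1}$.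

For part 3, $y_j$ absorbs $\ell_j$ neighbors of weight $1$ and has weight $\ell_j+1\le w_j$, so $v$ may absorb it, and its weight becomes $w_{j+1}$. Part 4 is the computation $b_j-\ell_j$. $\square$

So stuck steps are rare: each one doubles $w$. In particular, if no step of the sweep of $(N(v),R)$ is stuck, then $a_t(G)=1$. The trouble is the *size* of what a stuck step leaves behind.

## Orthogonality graphs, where the sweep strands too much

Let $q$ be a prime power. The vertices are the $q^2+q+1$ one-dimensional subspaces $\langle x\rangle$ of $\mathbb F_q^3$, and two distinct ones are adjacent when $x\cdot y=0$ for the standard dot product. For each $x\neq0$, the space $x^\perp$ has dimension $2$ and contains $q+1$ points $\langle y\rangle$. For distinct points, $x^\perp\cap y^\perp$ has dimension $1$, so it is a single point.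

The diameter is $2$. Indeed, suppose $\langle x\rangle,\langle y\rangle$ are distinct and nonadjacent. The point $x^\perp\cap y^\perp$ is neither of them, since that would force $x\cdot y=0$, so it is a common neighbor. The graph is not complete, because degrees are at most $q+1<q^2+q$.

The vertex $v=\langle(1,0,0)\rangle$ is not orthogonal to itself, so it has the maximum degree $d=q+1$. Let $y\in N(v)$. Of the $q+1$ points of $y^\perp$, one is $v$, one is the point $y^\perp\cap v^\perp$ (which is not $v$), and the other $q-1$ lie outside $v^\perp\cup\{v\}$. These are in $R$ and are different from $y\in v^\perp$, so $y$ has exactly $q-1$ neighbors in $R$. On the other hand each $x\in R$ has exactly one neighbor in $N(v)$, because its neighbors there lie in the single point $x^\perp\cap v^\perp$. So $b_j=q-1$ at every step $j$.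

The first step of the sweep therefore strands $q-1$ vertices, and the stuck steps $w=1,2,4,\dots\le q-1$ strand $q-1,q-2,q-4,\dots$ vertices. This is not an artifact of the order: if the vertices of $R$ move only to $N(v)$, and those of $N(v)$ only to $v$, then the first neighbor that $v$ absorbs must have weight $1$, and its $q-1$ neighbors in $R$ are lost. No bounded number of survivors can come from feeding $v$ alone in this way. The stranded vertices need other routes.

## Early steps and late steps

Run the sweep of $(N(v),R)$, so $m=d$, and put $W=3\cdot2^{36}$. At step $j$ there are $d-j+1$ remaining neighbors. Call step $j$ *early* if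
$$3(d-j+1)>d+2,$$
and *late* otherwise. All early steps precede all late steps. The proof splits as follows.

**Case 1.** No early step satisfies $b_j\ge\max(w_j,W)$.

**Case 2.** Some early step satisfies $b_j\ge\max(w_j,W)$.

In Case 1 stuck steps with a large private set can only occur late, when $v$ has already absorbed about two thirds of its neighbors. There a detour of the kind we saw in the Petersen graph works. In Case 2 we shall see that $R$ is much larger than $d$ and contains many vertices with few neighbors in $N(v)$; such vertices serve as further collecting centers. For instance, the orthogonality graph with $q-1\ge W$ is in Case 2, already with $j=1$.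

## A blockage in the last third

**Proposition 8.** In Case 1, $a_t(G)\le 1+W(1+\log_2W)<2^{43}$.

**Step 1: bound what early steps strand.** Let $X_0$ be the set of vertices stranded in early steps. An early stuck step has $b_j\ge w_j$, so in Case 1 it must have $b_j<W$, hence $w_j\le b_j<W$. By Lemma 7(2) the $r$-th such step satisfies $2^{r-1}<W$, so there are at most $1+\log_2W$ of them. Each strands at most $b_j<W$ vertices. So
$$|X_0|\le W(1+\log_2W).$$
If no late step is stuck, performing the sweep leaves only $\{v\}\cup X_0$, and we pass to Step 7. Otherwise let $j$ be the first late stuck step.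

**Step 2: record the numbers at the blockage.** Put $i=j-1$, $w=w_j$, $T=N(v)\setminus\{y_1,\dots,y_i\}$, $t=|T|=d-i$, $P(y)=P_j(y)$ for $y\in T$, and $\rho=d-w$. Since step $j$ is late and stuck, and $y_j$ minimizes,
$$3t\le d+2,\qquad |P(y)|\ge b_j\ge w\quad(y\in T). \tag{2}$$
Also $w=1+i+\sum_{l\le i}\ell_l\ge 1+i=d-t+1$, so
$$3w\ge 3d+3-3t\ge 2d+1. \tag{3}$$
Finally $\rho\ge1$, because $w\le b_j\le d-1$.

These numbers show how little is wrong. If we just continued the sweep, $w$ would double to $2w>d-1$, and no later step could be stuck. So the only batch to worry about is what step $j$ itself leaves, and this is at most $d-1-w+1=\rho\le d/3$ vertices. We must find another way out for them.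

**Step 3: find a second remaining neighbor not adjacent to the first.** For $y\in T$, the sets $P(y)$, $\{v\}$, $N(y)\cap T$ are disjoint subsets of $N(y)$, so
$$|N(y)\cap T|\le d-1-|P(y)|\le d-1-w\le t-2 .$$
Hence $y$ has a nonneighbor among the other $t-1$ vertices of $T$ (and $t\ge 2$). Fix $y\in T$ and $y'\in T\setminus\{y\}$ with $y\not\sim y'$. Choose $L\subseteq P(y)$ with $|L|=w-1$, and put $X=P(y)\setminus L$. Since $|P(y)|\le d-1$, we have $|X|\le (d-1)-(w-1)=\rho$.

**Step 4: give each vertex of $X$ a detour toward $y'$.** Let $U$ be the set of vertices of $R$ having a neighbor in $T$. Let $x\in X$. Then $N(x)\cap T=\{y\}$, so $x\not\sim y'$, and $x\ne y'$ as $x\in R$. Let $z(x)$ be a common neighbor of $x$ and $y'$. It is not $v$, because $x\in R$. It is not in $T$, because the only neighbor of $x$ in $T$ is $y$, and $y\not\sim y'$. So either $z(x)\in\{y_1,\dots,y_i\}$, or $z(x)\in R$. In the latter case $z(x)\in N(y')\cap U$, and $z(x)\notin P(y)$ because it is adjacent to $y'$.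

**Step 5: distribute the rest of $R$.** A vertex of $R$ lies outside $U$ exactly when its last neighbor in the order is one of $y_1,\dots,y_i$, so $R\setminus U=\bigcup_{l\le i}P_l(y_l)$. All early steps come before $j$, and late steps before $j$ strand nothing, hence
$$R\setminus U=X_0\cup\bigcup_{l\le i}L_l. \tag{4}$$
Inside $U$, assign every vertex of $N(y')\cap U$ to $y'$; none of these lies in $P(y)$. Every other vertex of $U\setminus P(y)$ has a neighbor in $T$, is not adjacent to $y'$, and does not have $y$ as its only neighbor in $T$. So it has a neighbor in $T\setminus\{y,y'\}$, and we assign it to one such neighbor. The vertices of $P(y)=L\cup X$ are not assigned.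

**Step 6: perform the moves and check legality.** There are four groups of moves.

*(i)* For each $l\le i$, $y_l$ absorbs $L_l$ and the $e_l$ vertices $x\in X$ with $z(x)=y_l$; all these have weight $1$. Then $v$ absorbs $y_1,\dots,y_i$ in nondecreasing order of weight. To see that this is legal, note that $\sum_l\ell_l=w-1-i$ and $\sum_l e_l\le\rho=d-w$, with total at most $d-1-i=t-1$. So at most $t-1$ of the $y_l$ have weight more than $1$, which means at least $i-(t-1)=d-2t+1$ have weight $1$. This number is at least $t-1\ge 0$ by (2). Every $y_l$ has weight at most $t$. After absorbing those of weight $1$, $v$ has weight at least $d-2t+2\ge t$, which is $3t\le d+2$ again, so it can absorb all the others. (This inequality is the reason for the threshold between early and late.) At the end $v$ has weight at least $1+i+\sum_l\ell_l=w$.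

*(ii)* $y$ absorbs $L$ and gets weight $w$, and $v$ absorbs $y$. Now $v$ has weight at least $2w\ge d$, by (3).

*(iii)* Each vertex of $T\setminus\{y,y'\}$ absorbs its assigned vertices. They all have weight $1$, and there are at most $d-1$ of them because the vertex is also adjacent to $v$. So it gets weight at most $d$ and is absorbed by $v$.

*(iv)* Each $x\in X$ with $z(x)\in U$ moves to $z(x)$. This is legal: $x$ has weight $1$, and $z(x)$ is assigned to $y'$ and so has not moved. At most $\rho$ units are moved in total. Then $y'$ absorbs its assigned vertices, those of weight $1$ first. Since $P(y')\subseteq N(y')\cap U$, at least $|P(y')|-\rho\ge w-\rho$ of them have weight $1$, and the others have weight at most $1+\rho$. After the weight-$1$ vertices, $y'$ has weight at least $1+w-\rho\ge1+\rho$, since $w\ge2\rho$ is the same as $3w\ge2d$. So it can absorb the rest. Its final weight is at most $1+(d-1)+\rho=d+\rho=2d-w\le2w$, again by $3w\ge 2d$. So $v$ absorbs $y'$.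

**Step 7: count the survivors.** All of $N(v)$ has been absorbed by $v$. By (4), all of $R\setminus U$ except $X_0$ was absorbed in (i). In $U$, the set $L$ was absorbed in (ii), the set $X$ in (i) or (iv), and the assigned vertices in (iii) or (iv). So only $\{v\}\cup X_0$ is left, and $a_t(G)\le1+W(1+\log_2W)$. Since $\log_2 3<1.6$, we have $3(1+\log_2(3\cdot2^{36}))<3\cdot 38.6<116$, so $W(1+\log_2 W)<116\cdot2^{36}$, and adding $1$ keeps us below $128\cdot2^{36}=2^{43}$. $\square$

## Two additional centers inside $R$

**Proposition 9.** In Case 2, $a_t(G)\le17$.

The detour of Proposition 8 used that $v$ already weighs about $2d/3$ when it is blocked. At an early step $v$ may weigh almost nothing, so we need centers other than $v$. A vertex $x\in R$ with few neighbors in $N(v)$ is a good candidate: apart from the vertices reached through those few neighbors, every vertex of $R$ must be at distance at most $2$ from $x$ through $R$ itself. We shall choose two such vertices, keep their few neighbors in $N(v)$ as survivors, and use $v$ and the two new centers to collect everything else.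

**Step 1: find many vertices of $R$ with few neighbors in $N(v)$.** Fix an early step $j$ with $\mu:=b_j\ge\max(w_j,W)$. Put $i=j-1$, $T=N(v)\setminus\{y_1,\dots,y_i\}$ and $t=|T|$; as the step is early, $t>d/3$. The sets $P_j(y)$, $y\in T$, are disjoint and of size at least $\mu$. Let $Q$ be their union, so $|Q|\ge\mu t>\mu d/3$. By Lemma 7(2), $i\le w_j-1<\mu$, so counting edges from the side of $y_1,\dots,y_i$,
$$\sum_{x\in Q}|N(x)\cap\{y_1,\dots,y_i\}|\le i\,d<\mu d<3|Q|.$$
Each $x\in Q$ has exactly one neighbor in $T$. So the average of $|N(x)\cap N(v)|$ over $x\in Q$ is less than $4$. By Markov's inequality, less than half of the vertices of $Q$ have $8$ or more neighbors in $N(v)$, so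
$$Q'=\{x\in Q:|N(x)\cap N(v)|\le7\}\quad\text{satisfies}\quad |Q'|\ge|Q|/2>Wd/6=2^{35}d. \tag{5}$$
Moreover $\beta\ge|Q|/d>W/3=2^{36}$, and $d>\beta$ by (1).

**Step 2: choose the first new center and a map onto its neighborhood.** For $x\in R$ let $D_x=N(x)\cap R$. Since $v\notin N(x)$, the set $N(x)$ is the disjoint union of $N(x)\cap N(v)$ and $D_x$. Let $x_2\in Q'$ minimize $|D_x|$ over $x\in Q'$; the minimality will be used in (C) below. Write $D_2=D_{x_2}$ and $F_2=N(v)\cap N(x_2)$, so $1\le|F_2|\le7$, and put
$$R_1=R\setminus(N(F_2)\cup D_2\cup\{x_2\}).$$
Since $x_2\in N(F_2)$, we removed at most $7d+d$ vertices, so $|R_1|\ge|R|-8d>0$.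

Each $u\in R_1$ is neither equal nor adjacent to $x_2$, so it has a common neighbor with $x_2$. This lies in $N(x_2)=F_2\cup D_2$, and not in $F_2$ because $u\notin N(F_2)$. So it lies in $D_2$. Fix such a common neighbor $g(u)\in D_2$ for every $u\in R_1$. This gives a map $g:R_1\to D_2$, and the fiber sizes $m(z)=|g^{-1}(z)|$ satisfy $m(z)\le\deg z\le d$.

**Step 3: choose the second new center so that its neighborhood misses most fibers of $g$.** We count
$$\sum_{x\in Q'}\ \sum_{z\in D_2\cap N(x)}m(z)=\sum_{z\in D_2}m(z)\,|N(z)\cap Q'|\le d\sum_{z\in D_2}m(z)=d|R_1|.$$
So fewer than $8d$ vertices $x\in Q'$ have $\sum_{z\in D_2\cap N(x)}m(z)>|R_1|/8$. Also $|N[x_2]|\le d+1$. As $|Q'|>9d+1$ by (5), we can choose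
$$x_3\in Q'\setminus N[x_2]\quad\text{with}\quad \sum_{z\in D_2\cap N(x_3)}m(z)\le|R_1|/8. \tag{6}$$
Write $D_3=D_{x_3}$, $F_3=N(v)\cap N(x_3)$, $F=F_2\cup F_3$ (so $|F|\le14$), and $N'=N(v)\setminus F$. Put
$$R_0=R\setminus(N(F)\cup D_2\cup D_3\cup\{x_2,x_3\}),\qquad R_2=\{u\in R_0:g(u)\notin D_3\}.$$
Here $R_0\subseteq R_1$, so $g(u)$ is defined on $R_0$. Also $x_2,x_3\notin D_2\cup D_3$, since $x_2\not\sim x_3$.

**Step 4: collect the three properties that these choices give.**

(A) *Every $u\in R_0$ has a neighbor in $D_2$ and a neighbor in $D_3$, and $\emptyset\neq N(u)\cap N(v)\subseteq N'$.* The first neighbor is $g(u)$. For $D_3$ argue in the same way: $u$ is not equal or adjacent to $x_3$, and has no neighbor in $F_3$, so a common neighbor of $u$ and $x_3$ lies in $D_3$. Finally $u\in R$ has a neighbor in $N(v)$, and none in $F$ because $u\notin N(F)$.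

(B) *$|R_2|\ge\beta d/4$.* A vertex of $R_1\setminus R_0$ lies in $N(F_3)\cup D_3\cup\{x_3\}$, and $x_3\in N(F_3)$, so there are at most $7d+d=8d$ of them. By (6), at most $|R_1|/8$ vertices $u\in R_1$ have $g(u)\in D_3$. So
$$|R_2|\ge\tfrac78|R_1|-8d\ge\tfrac78|R|-7d-8d=\tfrac78|R|-15d\ge\tfrac14|R|=\beta d/4,$$
where the last inequality is $\frac58\beta\ge15$, that is, $\beta\ge24$.

(C) *$|D_2\setminus D_3|\ge\beta/4$ and $|D_3\setminus D_2|\ge\beta/4$.* The map $g$ sends $R_2$ into $D_2\setminus D_3$ with fibers of size at most $d$, so (B) gives the first bound. By minimality $|D_3|\ge|D_2|$; removing $D_2\cap D_3$ from both sets gives $|D_3\setminus D_2|\ge|D_2\setminus D_3|$.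

**Step 5: bound what a sweep of $N'$ strands.** We plan to sweep $N'$ together with most of $R_0$ into $v$. By (A) such a sweep is defined. Let
$$\lambda=\log_2\beta+6,\qquad \sigma=\lceil4\beta\lambda\rceil\le5\beta\lambda ,$$
so $\lambda\ge42$.

**Lemma 10.** For any $R^*\subseteq R_0$, the sweep of $(N',R^*)$ strands at most $\sigma$ vertices in total.

*Proof.* Let $d'=|N'|\ge d-14\ge d/2$; this is the number $m$ of this sweep.

First consider a stuck step with $j\le d'/2$. Lemma 7(1) gives $b_j\le|R^*|/(d'-j+1)\le\beta d/(d'/2)\le4\beta$. At the $r$-th stuck step $2^{r-1}\le w_j\le b_j\le4\beta$, so $r\le 3+\log_2\beta$, and there are at most $3+\log_2\beta$ such steps. Each strands at most $b_j\le 4\beta$ vertices. Together they strand at most $4\beta(3+\log_2\beta)$.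

Now consider a stuck step with $j>d'/2$. Then
$$d/4\le d'/2<j\le w_j\le b_j\le d-1 .$$
Since $w$ doubles at each stuck step, a third such step would have $w_j>4\cdot d/4=d$, which is impossible. So there are at most two. Each strands $b_j-w_j+1\le(d-1)-j+1=d-j\le14+(d'-j)$ vertices. By Lemma 7(1), $d'-j+1\le\beta d/b_j<4\beta$. So each strands at most $4\beta+13$.

The total is at most $4\beta(3+\log_2\beta)+8\beta+26=4\beta(\lambda-1)+26\le4\beta\lambda\le\sigma$, using $4\beta\ge26$. $\square$

## Chains of prescribed weights at $x_2$

By (A), each of the at most $\sigma$ stranded vertices can move to a neighbor in $D_2$, and $x_2$ is adjacent to all of $D_2$. When can $x_2$ then absorb $D_2$? If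
$$|D_2|\ge3\sigma,$$
there is no difficulty: at least $2\sigma$ vertices of $D_2$ keep weight $1$, and after absorbing them $x_2$ is heavier than any vertex loaded with stranded ones. Call this **Case 2A**.

But (C) only guarantees $|D_2|\ge\beta/4$, while $\sigma$ is about $4\beta\log_2\beta$. If $|D_2|<\sigma$, nothing so far prevents all stranded vertices from having one and the same neighbor in $D_2$, whose weight would then be $1+\sigma$; the other vertices of $D_2$, of weight $1$, can only raise $x_2$ to weight $|D_2|$. This is where the plain plan stops.

When $D_2$ is small, however, its vertices have large fibers under $g$. So before anything else we can load vertices of $D_2$ with exactly prescribed numbers of vertices of $R_0$, to get weights $1,2,4,8,\dots$, so that $x_2$ grows by doubling. Stranded vertices must not disturb these prescribed weights. For this we prepare many disjoint chains, use the one that disturbs us least, and send the few stranded vertices that have no neighbor in $D_2$ outside this chain to $D_3\setminus D_2$.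

We now carry this out. Call $|D_2|<3\sigma$ **Case 2B**. In Case 2A put $\mathcal A=\emptyset$. Steps 6 to 8 concern Case 2B.

**Step 6: find vertices of $D_2\setminus D_3$ with large fibers.** Let $\tau=|R_2|/(2|D_2|)$. By (B) and $|D_2|<3\sigma$,
$$\tau>\frac{\beta d/4}{6\sigma}\ge\frac{\beta d/4}{30\beta\lambda}=\frac d{120\lambda}. \tag{7}$$
Let $\mathrm{Rich}$ be the set of $z\in D_2\setminus D_3$ with $|g^{-1}(z)\cap R_2|\ge\tau$. As $g$ maps $R_2$ into $D_2\setminus D_3$,
$$|R_2|\le|\mathrm{Rich}|\,d+|D_2|\,\tau=|\mathrm{Rich}|\,d+|R_2|/2,$$
so
$$|\mathrm{Rich}|\ge|R_2|/(2d)\ge\beta/8. \tag{8}$$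

**Step 7: choose the chain length and see that many disjoint chains fit.** Let
$$\theta=\min\Big(\Big\lfloor\frac d{120\lambda}\Big\rfloor,\sigma\Big),\qquad k_1=\lceil\log_2(2\sigma+2)\rceil,\qquad k=k_1+\Big\lceil\frac{2\sigma+2}{\theta+1}\Big\rceil .$$
Here $\theta$ is the largest load that we put on a chain vertex, $k_1$ is the number of doublings that would bring $x_2$ to weight $2\sigma+2$, and $k$ is the chain length.

We first check the numerical fact
$$\beta\ge768640\,\lambda^3\qquad\text{for }\beta\ge2^{36}. \tag{9}$$
At $\beta=2^{36}$ we have $\lambda=42$, $42^3=74088$, and the right side is $56\,947\,000\,320<68\,719\,476\,736=2^{36}$. The function $\ln\beta-3\ln\lambda$ has derivative $\frac1\beta\bigl(1-\frac3{\lambda\ln2}\bigr)$ with respect to $\beta$, which is positive because $\lambda\ln 2>3$. So $\beta/\lambda^3$ increases, and (9) holds in the whole range. In particular $240\lambda<\beta<d$.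

Next we bound $k$. Since $2\sigma+2\le10\beta\lambda+2\le11\beta\lambda$ and $\log_2\beta=\lambda-6$,
$$k_1\le\log_211+(\lambda-6)+\log_2\lambda+1\le2\lambda+1 .$$
If $\theta=\sigma$, the last term of $k$ is $2$. Otherwise $\theta+1>d/(120\lambda)$, and the last term is at most
$$(10\beta\lambda+2)\frac{120\lambda}d+1\le1200\lambda^2+\frac{240\lambda}d+1\le1200\lambda^2+2,$$
by $\beta<d$ and $240\lambda<d$. In both cases
$$k\le1200\lambda^2+2\lambda+3\le1201\lambda^2. \tag{10}$$

Put $M=\lfloor|\mathrm{Rich}|/k\rfloor$. By (8), (9) and (10), $|\mathrm{Rich}|/k\ge\beta/(8k)\ge1$. Since $\lfloor s\rfloor\ge s/2$ for $s\ge1$, we get $M\ge1$ and $M\ge\beta/(16k)$. Hence, using $80\cdot1201=96080$ and $8\cdot96080=768640$,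
$$\frac\sigma M\le5\beta\lambda\cdot\frac{16k}\beta=80\lambda k\le96080\,\lambda^3\le\frac\beta8. \tag{11}$$

Choose $M$ disjoint sequences $K_1,\dots,K_M$ of $k$ vertices of $\mathrm{Rich}$ each; these are the *chains*. (We also write $K_h$ for the set of its vertices.) If $z$ is the $s$-th vertex of its chain, fix $A_z\subseteq g^{-1}(z)\cap R_2$ with
$$|A_z|=\min(2^{s-1},\theta+1)-1\le\theta\le\sigma .$$
This is possible because $|g^{-1}(z)\cap R_2|\ge\tau>\theta$ by (7). The sets $A_z$ lie in different fibers of $g$, so they are disjoint. Let $\mathcal A$ be the union of the $A_z$ over all vertices of all chains. Then $\mathcal A\subseteq R_2\subseteq R_0$.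

**Step 8: verify that a chain lifts $x_2$ to weight $2\sigma+2$.** To see the pattern, let $\theta=3$: the chain weights are $1,2,4,4,4,\dots$, and $x_2$ grows through $1,2,4,8,12,16,\dots$.

**Lemma 11.** If each vertex $z$ of a chain has absorbed exactly $A_z$, then $x_2$, starting from weight $1$, can absorb the chain in order, and ends with weight at least $2\sigma+2$.

*Proof.* Let $a_s=\min(2^{s-1},\theta+1)$ be the weight of the $s$-th vertex, and $\omega_s$ the weight of $x_2$ before it absorbs this vertex. Then $\omega_1=1=a_1$. If $\omega_s\ge a_s$, the move is legal and $\omega_{s+1}=\omega_s+a_s\ge2a_s\ge a_{s+1}$. So all moves are legal.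

If $2^{k_1-1}\le\theta+1$, then $a_s=2^{s-1}$ for all $s\le k_1$, so $\omega_{k_1+1}=1+(2^{k_1}-1)=2^{k_1}\ge2\sigma+2$. Otherwise $a_s=\theta+1$ for all $s\ge k_1$, and the last $k-k_1\ge(2\sigma+2)/(\theta+1)$ steps add at least $2\sigma+2$. $\square$

## The moves in Case 2

**Step 9: decide where stranded vertices go.** In both cases 2A and 2B let $R^*=R_0\setminus\mathcal A$, and let $S_1$ be the set of vertices stranded in the sweep of $(N',R^*)$. By Lemma 10, $|S_1|\le\sigma$.

In Case 2B, every $u\in S_1$ has $N(u)\cap D_2\ne\emptyset$ by (A). As the chains are disjoint, $N(u)\cap D_2\subseteq K_h$ holds for at most one $h$. So some $h$ among the $M$ possible values is such that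
$$S_2=\{u\in S_1:N(u)\cap D_2\subseteq K_h\}\quad\text{satisfies}\quad|S_2|\le\sigma/M\le\beta/8 ,$$
the last inequality by (11). Fix this $h$. In Case 2A put $S_2=\emptyset$ and $K_h=\emptyset$.

In both cases each $u\in S_1\setminus S_2$ has a neighbor $z(u)\in D_2\setminus K_h$. Each $u\in S_2$ has a neighbor $z'(u)\in D_3$, by (A). If $z'(u)$ were in $D_2$, it would be in $N(u)\cap D_2\subseteq K_h\subseteq D_2\setminus D_3$, a contradiction. So $z'(u)\in D_3\setminus D_2$.

**Step 10: perform the moves and check legality.** Again there are four groups.

*(i)* Every vertex of $(R\cap N(F))\setminus(D_2\cup D_3\cup\{x_2,x_3\})$ moves to a neighbor in $F$. All these vertices have weight $1$.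

*(ii)* The sweep of $(N',R^*)$ is performed as in Lemma 7(3); no vertex of $\{v\}\cup N'\cup R^*$ has been touched before. So $v$ absorbs all of $N'$ together with all of $R^*\setminus S_1$.

*(iii)* In Case 2B each chain vertex $z$, of all $M$ chains, absorbs $A_z$. Then, in both cases, each $u\in S_1\setminus S_2$ moves to $z(u)$. The vertices that move have weight $1$, so this is legal. Now $x_2$ absorbs all of $D_2$, as follows.

In Case 2A, at least $3\sigma-\sigma=2\sigma$ vertices of $D_2$ have weight $1$; $x_2$ absorbs them first and has weight at least $2\sigma+1$. All others have weight at most $1+\sigma$.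

In Case 2B, $x_2$ absorbs $K_h$ first. No $z(u)$ lies in $K_h$, so the vertices of $K_h$ carry exactly their sets $A_z$, and by Lemma 11 $x_2$ reaches weight at least $2\sigma+2$. Every other $z\in D_2$ has weight at most $1+|A_z|+|S_1|\le2\sigma+1$, where $A_z=\emptyset$ for vertices outside the chains. So $x_2$ can absorb them in any order.

*(iv)* Each $u\in S_2$ moves to $z'(u)\in D_3\setminus D_2$, which has not been touched before. Then $x_3$ absorbs $D_3\setminus D_2$, vertices of weight $1$ first. By (C), at least $\beta/4-|S_2|\ge\beta/8\ge|S_2|$ of them have weight $1$, so after these $x_3$ has weight at least $1+|S_2|$. The others have weight at most $1+|S_2|$.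

**Step 11: count the survivors.** By the definition of $R_0$, the vertex set $V$ is the disjoint union of $\{v\}$, $F$, $N'$, $\{x_2,x_3\}$, $D_2$, $D_3\setminus D_2$, the set that moves in (i), $\mathcal A$, and $R^*$. Here $N'$ and $R^*\setminus S_1$ were absorbed in (ii), $\mathcal A$, $S_1\setminus S_2$ and $D_2$ in (iii), and $S_2$ and $D_3\setminus D_2$ in (iv). So only $\{v,x_2,x_3\}\cup F$ is left, which is at most $3+14=17$ vertices. This proves Proposition 9. $\square$

Cases 1 and 2 exhaust all possibilities when $R\neq\emptyset$, so Propositions 8 and 9 prove Theorem 4. $\blacksquare$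

## Projective planes with multiplied lines: diameter three

For Theorem 5 we need the projective plane $PG(2,q)$ over the field with $q$ elements. It has $q^2+q+1$ points and as many lines; each line has $q+1$ points, each point is on $q+1$ lines, any two distinct points lie on exactly one common line, and any two distinct lines meet in exactly one point. For $q=2$ this is the Fano plane with $7$ points and $7$ lines of size $3$.

**Step 1: build the graph.** Let
$$C=(q^2+q+1)2^q+q+1 .$$
Let $G$ be bipartite. One side consists of the points of $PG(2,q)$, which we call *hubs*; the other side consists of $C$ copies of each line. Each copy is adjacent to the $q+1$ points of its line. For $q=2$ this gives $C=31$ and $7+7\cdot31=224$ vertices.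

**Step 2: check the diameter.** Two points lie on a common line, and two line-copies share a point (also when they are copies of the same line), so vertices on the same side have distance at most $2$. Now let $p$ be a point, and take a copy of a line $L$ with $p\notin L$. Choose $p'\in L$. Then $p$, a copy of the line $pp'$, $p'$, and the given copy of $L$ form a path of length $3$. The distance is odd since $G$ is bipartite, and it is not $1$, so it is $3$. Hence $G$ has diameter $3$.

**Step 3: bound how much a hub that moves can have collected.** Suppose that a sequence of moves ends with a set of at most $q$ vertices of positive weight. Call the vertices of this set final, and let $\Phi$ be the set of final hubs. A line-copy has degree $q+1$, so by Lemma 2 its weight never exceeds $2^{q+1}$. A hub $p$ that is not final has moved, and it moved to a copy whose weight was at least that of $p$, with a resulting weight of at most $2^{q+1}$. So $p$ had weight at most $2^q$ when it moved. Each copy that moved into $p$ before contributed at least its own unit, and none can move into $p$ afterwards. So at most $2^q$ copies ever move into a given non-final hub.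

**Step 4: conclude that final hubs block all lines.** Fix a line $L$. Of its $C$ copies, at most $q$ are final, and at most $(q^2+q+1)2^q$ move into non-final hubs. As
$$C-q-(q^2+q+1)2^q=1>0,$$
some copy of $L$ moves into a final hub. This hub is adjacent to the copy, so it is a point of $L$. Hence $\Phi$ meets every line. Each point lies on only $q+1$ of the $q^2+q+1$ lines, so
$$|\Phi|\ge\frac{q^2+q+1}{q+1}=q+\frac1{q+1}>q,$$
which contradicts $|\Phi|\le q$. Hence $a_t(G)\ge q+1$.

**Step 5: compare with the number of vertices.** We have $n=(q^2+q+1)(C+1)$. Here $C+1$ is $2^q$ times a factor that is polynomially bounded in $q$ (and at least $1$), so $n=2^{q+O(\log q)}$, that is, $\log_2n=q+O(\log q)$. So $q+1=(1-o(1))\log_2n$, which proves Theorem 5. $\blacksquare$
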